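# An automorphism that extends to no recursively saturated end extension

## A tower in which every floor keeps a shorter jump hierarchy

Here is the construction on which everything below turns. We state it in outline now and carry it out in full later.

Take a countable nonstandard model $M_0$ of PA together with a set $S_0\subseteq M_0$ whose rows look, from inside the model, like the successive jumps $\emptyset,\emptyset',\emptyset'',\dots$, continued up to a nonstandard level $k_0$. Call $S_0$ a jump hierarchy of length $k_0$. Choose nonstandard elements $k_0>k_1>k_2>\cdots$ of $M_0$ such that every nonstandard element of $M_0$ lies above some $k_n$. Now build floors. On floor $n$ there is a model $M_n$ with a hierarchy $S_n$ of length $k_n$. Delete all rows above row $k_{n+1}$, and only then pass to a larger structure $(M_{n+1},S_{n+1})$, an elementary end extension of the *shortened* structure, generated over it by new elements $a_i$ $(i\in\mathbb Z)$. These are so regular that two things hold. Every set definable upstairs leaves a definable trace downstairs. And every automorphism downstairs extends, together with the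 shift $a_i\mapsto a_{i+1}$, to an automorphism upstairs that moves every new element. Start from the identity on $M_0$ and extend in this way at each floor. In the limit we obtain a model $M_\omega=\bigcup_n M_n$ and an automorphism $f$ of it that fixes exactly the elements of $M_0$.

Every floor carries a hierarchy of nonstandard length, and we will see that this forces recursive saturation. But no nonstandard length survives on all floors, and we will see that as a consequence $f$ preserves no classes except definable ones with parameters in $M_0$.

This is what the tower is for. A model $M$ of PA is **recursively saturated** if it realizes every recursive set of formulas $p(x,\bar a)$, with finitely many parameters $\bar a$ from $M$, that is finitely satisfiable in $M$. A **proper elementary end extension** of $M$ is a model $N$ with $M\prec N$, $N\ne M$, in which every element of $N\setminus M$ is greater than every element of $M$. An automorphism $f$ of $M$ **extends** to $N$ if $g\restriction M=f$ for some automorphism $g$ of $N$. The question, posed at https://nylogic.github.io/, is this: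

> Let $M$ be a countable recursively saturated model of PA. Can every automorphism of $M$ be extended to some recursively saturated proper elementary end extension of $M$?

The answer is no, for every such $M$. Write $\mathrm{fix}(f)=\{x:f(x)=x\}$, and $J\prec_{end}M$ when $M$ is an elementary end extension of $J$. A *class* of $M$ (defined precisely in the next section) is a subset all of whose bounded pieces are coded in $M$.

> **Theorem 1.** Let $M$ be a countable recursively saturated model of PA. There are $J\prec_{end}M$ with $J\cong M$, $J\ne M$, and $f\in\mathrm{Aut}(M)$ such that for every integer $r\neq 0$: $\mathrm{fix}(f^r)=J$, and the $f^r$-invariant classes of $M$ are exactly the subsets of $M$ definable in $M$ by $L_{PA}$-formulas with parameters from $J$.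

> **Theorem 2.** For $f$ as in Theorem 1, no $f^r$ $(r\ne0)$ extends to an automorphism of a recursively saturated proper elementary end extension of $M$ (countable or not).

In particular $f$ has infinite order, since $\mathrm{fix}(f^r)=J\neq M$.

## Coded sets, classes, correct sets

Let $\langle\cdot,\cdot\rangle$ be the usual $\emptyset$-definable pairing bijection, with $x,y\le\langle x,y\rangle$ and $z=\langle (z)_0,(z)_1\rangle$. Tuples of parameters are coded as single elements. "$x\in s$" means that the $x$-th binary digit of $s$ is $1$. A subset $Y$ of $[0,b]$ is *coded* in $M$ if $Y=\{x\in M: M\models x\in s\}$ for some $s\in M$; then there is a unique such $s$, and $s<2^{b+1}$. For $S$ a new unary symbol, $L_S=L_{PA}\cup\{S\}$, and $\mathrm{PA}(S)$ is PA with induction for all $L_S$-formulas. A set definable with parameters in a model of $\mathrm{PA}(S)$ again satisfies induction when adjoined as a predicate.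

**Definition (class).** A class of $M$ is a set $X\subseteq M$ such that $X\cap[0,b]$ is coded in $M$ for every $b\in M$.

Every set definable with parameters is a class, by induction on $b$. If $M$ is nonstandard, $\omega$ is not a class: a code of $\omega\cap[0,b]$ with $b$ nonstandard would make $\omega$ a definable, nonempty, bounded set without greatest element.

**Definition (coded traces).** For $M\prec_{end}N$, let $\mathrm{Cod}(N/M)$ be the family of all sets $\{x\in M:N\models x\in d\}$ with $d\in N$.

Its members are classes of $M$: for $b\in M$, the code in $N$ of $\{x\le b:x\in d\}$ is less than $2^{b+1}\in M$, so it lies in $M$, and it codes the same set there.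

Fix a recursive enumeration $(\varphi_n)_{n\in\omega}$ of all $L_{PA}$-formulas with at most the free variable $v$.

**Definition (correct set).** A set $S\subseteq M$ is correct if $\langle n,x\rangle\in S\Leftrightarrow M\models\varphi_n(x)$ for all $n\in\omega$ and all $x\in M$.

In the standard model there is exactly one correct set, the full satisfaction relation. In a nonstandard $M$ the condition says nothing about the rows with nonstandard index: if $c$ is nonstandard and $S$ is correct, then so is $\{\langle n,x\rangle\in S:n<c\}$.

**Lemma 1 (Tarski).** No correct set is definable in $M$ with parameters.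

*Proof.* Suppose $\theta(u,p)$ defines a correct set $S$. Let $\chi(v)$ be $\neg\theta(\langle (v)_0,v\rangle,(v)_1)$. It is $\varphi_n$ for some standard $n$. Put $y=\langle n,p\rangle$. Then
$$\chi(y)\Leftrightarrow\neg\theta(\langle n,y\rangle,p)\Leftrightarrow\langle n,y\rangle\notin S\Leftrightarrow M\not\models\varphi_n(y)\Leftrightarrow\neg\chi(y),$$
a contradiction. ∎

We use three facts without proof.

* *Resplendency* (Barwise–Schlipf, Ressayre): if $M$ is countable and recursively saturated, $T$ is a recursive theory in $L_{PA}$ plus finitely many new symbols, and $\mathrm{Th}(M)\cup T$ is consistent, then $M$ expands to a model of $T$.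
* Two countable recursively saturated models of PA with the same theory and the same standard system are isomorphic. Here the standard system $\mathrm{SSy}(M)$ is the family of sets $\{n\in\omega:M\models n\in s\}$, $s\in M$.
* The partial truth definition: there is a $\Sigma_1$-formula $\mathrm{Sat}_{\Sigma_1}(e,z)$ such that from each $\Sigma_1$-formula $\sigma(z)$ of $L_{PA}$ one computes $e\in\omega$ with $\mathrm{PA}\vdash\sigma(z)\leftrightarrow\mathrm{Sat}_{\Sigma_1}(e,z)$.

A recursively saturated model is nonstandard, since it realizes $\{x>n:n\in\omega\}$.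

## The invariant trace left by a recursively saturated extension

Why should invariant classes have anything to do with extending $f$? A recursively saturated $N$ contains an element that codes truth for all standard formulas up to some $a>M$. The next lemma says that if $f$ fixes a nonstandard initial segment pointwise, then this element can be trimmed so that its trace on $M$ is preserved by $f$.

**Lemma 2.** Let $f\in\mathrm{Aut}(M)$ fix $[0,e]$ pointwise, where $e\in M$ is nonstandard. Let $M\prec_{end}N\neq M$ with $N$ recursively saturated, and let $g\in\mathrm{Aut}(N)$ with $g\restriction M=f$. Then some $S\in\mathrm{Cod}(N/M)$ is correct and satisfies $f(S)=S$.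

*Proof.* **Code truth above $M$.** Let $a\in N\setminus M$. The recursive type
$$\{\forall x\le a\,(\langle n,x\rangle\in v\leftrightarrow\varphi_n(x)):n\in\omega\}$$
is finitely satisfiable in $N$, because every bounded definable set is coded. Let $d$ realize it.

**Compare $d$ with its image.** Applying $g$, we get $N\models\forall x\le g(a)\,(\langle n,x\rangle\in g(d)\leftrightarrow\varphi_n(x))$ for all $n\in\omega$. Let $a^*=\min(a,g(a))$. Since $g[M]=M$, also $g(a)\notin M$, so $a^*$ exceeds all elements of $M$. Both $d$ and $g(d)$ give the truth value of $\varphi_n(x)$ when $x\le a^*$ and $n$ is standard. So for every standard $k$,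
$$N\models\forall n<k\;\forall x\le a^*\,(\langle n,x\rangle\in d\leftrightarrow\langle n,x\rangle\in g(d)).\tag{1}$$
By overspill, (1) holds for some nonstandard $k\in N$.

**Trim.** Let $c=\min(k,e)$. Since $c\le e$, we have $c\in M$; it is nonstandard, and $f$ fixes $[0,c]$ pointwise. Put
$$S=\{\langle n,x\rangle:n<c,\ x\in M,\ N\models\langle n,x\rangle\in d\}.$$
The set of all $\langle n,x\rangle\in d$ with $n<c$ is bounded and definable in $N$, hence coded in $N$, and its trace on $M$ is $S$. So $S\in\mathrm{Cod}(N/M)$. For standard $n$ and $x\in M$ we have $n<c$ and $x\le a$, so $\langle n,x\rangle\in S\Leftrightarrow N\models\varphi_n(x)\Leftrightarrow M\models\varphi_n(x)$. So $S$ is correct.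

**Invariance.** Note $f(\langle n,x\rangle)=\langle f(n),f(x)\rangle$. For $n<c$ and $x\in M$,
$$\langle n,x\rangle\in d\Leftrightarrow\langle g(n),g(x)\rangle\in g(d)\Leftrightarrow\langle n,f(x)\rangle\in g(d)\Leftrightarrow\langle n,f(x)\rangle\in d.$$
The second step uses $g(n)=f(n)=n$. The last is (1), which applies because $n<k$ and $f(x)\in M$ lies below $a^*$. For $n\ge c$ we have $f(n)\ge f(c)=c$, so neither $\langle n,x\rangle$ nor its image is in $S$. Hence $f(S)=S$. ∎

*Proof of Theorem 2 from Theorem 1.* Let $f,J$ be as in Theorem 1 and $r\ne0$. As $J\cong M$, $J$ is a nonstandard initial segment of $M$, and $f^r$ fixes it pointwise. So $f^r$ fixes $[0,e]\subseteq J$ pointwise for some nonstandard $e$. If $f^r$ extended to an automorphism of a recursively saturated proper elementary end extension $N$, Lemma 2 would give a correct $f^r$-invariant $S\in\mathrm{Cod}(N/M)$, and $S$ is a class of $M$. By Theorem 1, $S$ is definable in $M$ with parameters. This contradicts Lemma 1. ∎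

What remains is Theorem 1: build $f$ whose only invariant classes are definable. We need two tools, one for keeping models recursively saturated and one for producing automorphisms with few invariant sets.

## Jump hierarchies of nonstandard length

For a unary symbol $X$, a $\Sigma_1(X)$-formula is $\exists y\,\delta$ with $\delta$ a bounded formula of $L_{PA}\cup\{X\}$. A $\Pi_q(X)$-formula is the negation of a $\Sigma_q(X)$-formula, and a $\Sigma_{q+1}(X)$-formula is $\exists y\,\pi$ with $\pi\in\Pi_q(X)$. We read these classes up to $\mathrm{PA}(X)$-provable equivalence, with equivalents found effectively. Like quantifiers are contracted by pairing, and bounded quantifiers are absorbed by collection, which $\mathrm{PA}(X)$ proves. A formula is $\Delta_1(X)$ if it is provably equivalent both to a $\Sigma_1(X)$- and to a $\Pi_1(X)$-formula. For example, "$x\in s$" is $\Delta_1$ in PA.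

**A universal $\Sigma_1(X)$-formula.** Let $\eta(v)=\exists y\,\delta(v,y)$ be $\Sigma_1(X)$. Terms of $L_{PA}$ are monotone, so some term $T(v,y)$ dominates the values of all terms in $\delta$ as the bounded variables run through their ranges. If $b\ge T(v,y)$ and $s$ codes $X\cap[0,b]$, then $\delta(v,y)$ is equivalent to the formula $\delta'(v,y,s)$ obtained by replacing each $X(t)$ by $t\in s$. Since $\mathrm{PA}(X)$ proves that every $X\cap[0,b]$ is coded, it proves
$$\eta(v)\leftrightarrow\exists b\,\exists s\,\bigl(s\text{ codes }X\cap[0,b]\ \wedge\ \eta_0(v,b,s)\bigr),\qquad \eta_0=\exists y\,(T(v,y)\le b\wedge\delta'(v,y,s))\in\Sigma_1 .$$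
So define
$$U(e,v;X):=\exists b\,\exists s\,\bigl(s\text{ codes }X\cap[0,b]\wedge\mathrm{Sat}_{\Sigma_1}(e,\langle v,\langle b,s\rangle\rangle)\bigr).$$
It is $\Sigma_1(X)$, and from each $\Sigma_1(X)$-formula $\eta(v)$ one computes a standard $e$ with $\mathrm{PA}(X)\vdash\eta(v)\leftrightarrow U(e,v;X)$. Put
$$TJ(X)=\{\langle e,v\rangle:U(e,v;X)\},\qquad X^{(0)}=X,\qquad X^{(j+1)}=TJ(X^{(j)}).$$

**Lemma 3.** From each $\Sigma_q(X)$-formula $\eta(v)$, $q\geq1$, one computes $e\in\omega$ with $\mathrm{PA}(X)\vdash\eta(v)\leftrightarrow\langle e,v\rangle\in X^{(q)}$.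

*Proof.* For $q=1$ this is universality. Let $\eta=\exists y\,\pi(v,y)$ with $\pi\in\Pi_q(X)$. By induction on $q$, applied to $\neg\pi$ with its two variables paired, there is $e'$ with $\neg\pi(v,y)\leftrightarrow\langle e',\langle v,y\rangle\rangle\in X^{(q)}$. Then $\eta(v)$ is equivalent to $\exists y\,\langle e',\langle v,y\rangle\rangle\notin X^{(q)}$, which is $\Sigma_1(X^{(q)})$. Since $X^{(q)}$ is definable from $X$, $\mathrm{PA}(X)$ proves induction for formulas in $X^{(q)}$. So universality applies with $X^{(q)}$ in place of $X$ and gives an $e$ with $\eta(v)\leftrightarrow\langle e,v\rangle\in TJ(X^{(q)})=X^{(q+1)}$. ∎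

For $S\subseteq M$ write $S[n]=\{x:\langle n,x\rangle\in S\}$ and $S{\restriction}k=\{\langle n,x\rangle\in S:n\le k\}$.

**Definition (jump hierarchy).** $H(S,k)$ is the $L_S$-statement: $S=S{\restriction}k$, $S[0]=\emptyset$, and $S[n+1]=TJ(S[n])$ for all $n<k$.

For instance $H(S,0)$ holds only for $S=\emptyset$, and $H(S,1)$ holds only for $S=\{\langle 1,x\rangle:x\in TJ(\emptyset)\}$. For standard $n$ let $\tau_n(v)$ be the $L_{PA}$-formula defining $\emptyset^{(n)}$. Three consequences of the definition will be used.

* If $H(S,k)$, then $S[n]=\{x:\tau_n(x)\}$ for standard $n\le k$.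
* If $H(S,k)$ and $k'\le k$, then $H(S{\restriction}k',k')$.
* If $(M,S)\models\mathrm{PA}(S)+H(S,k)$ and $k'+q\le k$ with $q$ standard, then $(S[k'])^{(q)}=S[k'+q]$.

**Lemma 4 (existence).** Every countable recursively saturated $M$ has $S$ and a nonstandard $k$ with $(M,S)\models\mathrm{PA}(S)+H(S,k)$.

*Proof.* By resplendency it suffices that the recursive theory $\mathrm{PA}(S)+H(S,\kappa)+\{\kappa>n:n\in\omega\}$, with $\kappa$ a new constant, is consistent with $\mathrm{Th}(M)$. A finite part mentions finitely many axioms $\kappa>n$. Interpret $\kappa$ as a sufficiently large standard $n$ and $S$ as the definable set $\{\langle j,x\rangle:j\le n,\ \tau_j(x)\}$. Definability gives $\mathrm{PA}(S)$, and $H(S,n)$ holds by the choice of the $\tau_j$. ∎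

**Lemma 5 (nonstandard length forces recursive saturation).** If $(M,S)\models\mathrm{PA}(S)+H(S,k)$ with $k$ nonstandard, then $M$ is recursively saturated.

*Proof.* Let $\{\psi_i(x,a):i\in\omega\}$ be a recursive type finitely satisfiable in $M$. By Lemma 3 with $X=\emptyset$ there is a recursive map $i\mapsto(e_i,q_i)$ such that $\psi_i(x,a)\leftrightarrow\langle e_i,\langle x,a\rangle\rangle\in S[q_i]$ in $(M,S)$, because $S[q_i]=\emptyset^{(q_i)}$. Let $\varepsilon(i,e,q)$ represent this map in PA. The formula in $j$
$$\exists x\,\forall i<j\,\exists e,q\,\bigl(\varepsilon(i,e,q)\wedge q\le k\wedge\langle e,\langle x,a\rangle\rangle\in S[q]\bigr)$$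
holds for all standard $j$ by finite satisfiability. By overspill in $(M,S)$ it holds for some nonstandard $j$. The corresponding $x$ satisfies $\psi_i(x,a)$ for every standard $i$, so it realizes the type. ∎

The last lemma of this section says that everything definable from the hierarchy cut at $k'$ is already visible, by one membership question, finitely many rows above $k'$.

**Lemma 6 (cutting costs finitely many rows).** For every $L_S$-formula $\psi(x,p)$ there are standard $e,q$ such that whenever $(M,S)\models\mathrm{PA}(S)+H(S,k)$ and $k'+q\le k$, then for all $x,p\in M$: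
$$(M,S{\restriction}k')\models\psi(x,p)\iff\langle e,\langle x,\langle p,k'\rangle\rangle\rangle\in S[k'+q].\tag{2}$$

*Proof.* **All lower rows are read off from row $k'$.** Let $e_0$ be an index of the $\Sigma_1(X)$-formula $v\in X$. Then $u\in S[n]\Leftrightarrow\langle e_0,u\rangle\in S[n+1]$ for $n<k$. Let $\rho(j,u)$ be the $j$-fold iterate of $u\mapsto\langle e_0,u\rangle$ at $u$. By induction on $j$ in $(M,S)$, $u\in S[n]\Leftrightarrow\rho(j,u)\in S[n+j]$ whenever $n+j\le k$. Hence
$$\langle n,u\rangle\in S{\restriction}k'\iff n\le k'\ \wedge\ \rho(k'-n,u)\in S[k'].$$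
With $X=S[k']$ and $k'$ as an additional variable, the right side is $\Delta_1(X)$. It is equivalent to $n\le k'\wedge\exists z\,(z=\rho(k'-n,u)\wedge z\in X)$ and to $n\le k'\wedge\forall z\,(z=\rho(k'-n,u)\to z\in X)$, where the graph of $\rho$ is $\Delta_1$ in PA.

**Translate $\psi$.** Put $\psi$ in prenex form and substitute this for each occurrence of $S$. The matrix, a Boolean combination of $\Delta_1(X)$-formulas, is $\Delta_1(X)$. So $\psi$ becomes a $\Sigma_q(X)$-formula in $x,p,k'$ for some standard $q\ge1$ depending only on $\psi$. By Lemma 3 it is equivalent to $\langle e,\langle x,\langle p,k'\rangle\rangle\rangle\in X^{(q)}$ for a standard $e$, and $X^{(q)}=(S[k'])^{(q)}=S[k'+q]$. ∎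

## A definable quantifier "for generic $x$"

The new elements $a_i$ of the tower should have a type over the model that is computed by a formula. The next lemma provides it.

**Lemma 7 (Gaifman).** To each $L_S$-formula $\varphi(x,\vec y)$ one can assign an $L_S$-formula $Qx\,\varphi(x,\vec y)$, with free variables among $\vec y$, such that in every model of $\mathrm{PA}(S)$:

* $Qx\,\neg\varphi\leftrightarrow\neg Qx\,\varphi$;
* $Qx(\varphi\wedge\psi)\leftrightarrow Qx\,\varphi\wedge Qx\,\psi$;
* if $\forall x(\varphi\to\psi)$, then $Qx\,\varphi\to Qx\,\psi$;
* $Qx\,\varphi\to\exists x\,\varphi$;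
* $Qx(x>y)$;
* $Qx\,\varphi\leftrightarrow\varphi$ if $x$ is not free in $\varphi$.

*Proof.* By pairing, consider formulas with one parameter variable, and enumerate all of them as $\vartheta_i(x,y)$, $i\in\omega$. We define parameter-free formulas $\alpha_i(x)$ that define unbounded sets $A_0\supseteq A_1\supseteq\cdots$, with $A_0$ everything. The set $A_{i+1}$ is to make each $\vartheta_i(\cdot,y)$ eventually constant.

**Decide $\vartheta_i(\cdot,y)$ for $y=0,1,2,\dots$ in turn.** Let $A=A_i$, $\vartheta=\vartheta_i$. Define $\beta$ by recursion: $\beta(t)=1$ if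
$$\{x\in A:\forall y<t\,(\vartheta(x,y)\leftrightarrow\beta(y)=1)\wedge\vartheta(x,t)\}$$
is unbounded, and $\beta(t)=0$ otherwise. This is definable. Call a coded binary sequence $\sigma$ of length $s+1$ *good* if for all $t\le s$: $\sigma_t=1$ iff $\forall z\,\exists x>z\,(x\in A\wedge\forall y<t(\vartheta(x,y)\leftrightarrow\sigma_y=1)\wedge\vartheta(x,t))$. By induction in $\mathrm{PA}(S)$ there is exactly one good sequence of each length, and $\beta(s)$ is the last entry of the one of length $s+1$.

**The decisions are jointly compatible.** Let $B_s=\{x\in A:\forall y<s\,(\vartheta(x,y)\leftrightarrow\beta(y)=1)\}$. Then $B_0=A$ is unbounded. Suppose $B_s$ is unbounded. If $\beta(s)=1$, then $B_{s+1}$ is unbounded by the definition of $\beta(s)$. If $\beta(s)=0$, then $\{x\in B_s:\vartheta(x,s)\}$ is bounded, and $B_{s+1}$ is $B_s$ minus this bounded set. By induction all $B_s$ are unbounded.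

**Diagonalize.** Let $x_0=\min B_0$, $x_{s+1}=\min\{x\in B_{s+1}:x>x_s\}$, and $A_{i+1}=\{x_s\}_s\subseteq A$, an unbounded set defined by a parameter-free formula $\alpha_{i+1}$. For $s>y$ we have $x_s\in B_s$, so $\vartheta(x_s,y)\leftrightarrow\beta(y)=1$. Hence on $A_{i+1}$ each $\vartheta_i(\cdot,y)$ is eventually true or eventually false. Put
$$Qx\,\vartheta_i(x,y):=\exists w\,\forall x>w\,(\alpha_{i+1}(x)\to\vartheta_i(x,y)),$$
and for several parameter variables use $\vec y$ coded as one $y$.

**Read off the laws.** In a model of $\mathrm{PA}(S)$ let $\mathcal U$ be the family of all parametrically definable sets containing $A_j\setminus[0,w]$ for some standard $j$ and some $w$. A finite intersection of sets $A_j\setminus[0,w]$ contains a set of the same form (take the largest $j$ and the largest $w$). So $\mathcal U$ is a filter of definable sets, and its members are unbounded. For each definable set, it or its complement is in $\mathcal U$, because the set is $\{x:\vartheta_i(x,m)\}$ for some $i,m$, and this is eventually constant on $A_{i+1}$. Moreover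
$$Qx\,\vartheta_i(x,m)\iff\{x:\vartheta_i(x,m)\}\in\mathcal U.$$
From left to right this is the definition. If $Qx\,\vartheta_i(x,m)$ fails, the set is eventually false on $A_{i+1}$, so its complement is in $\mathcal U$ and the set is not. Now the first three laws are the ultrafilter laws. The fourth holds because $\emptyset\notin\mathcal U$, and the fifth because $A_0\setminus[0,y]\in\mathcal U$. For the last, the set defined by a $\varphi$ without free $x$ is everything or empty. ∎

**Example.** Suppose $\vartheta_0(x,y)$ is "$y$ divides $x$". Only $x=0$ is divisible by $0$, so $\beta(0)=0$. For $t\ge1$ there are unboundedly many $x\ne0$ divisible by $1,\dots,t$, so $\beta(t)=1$. Here $B_s=\{x\neq0: y\mid x\text{ for }1\le y<s\}$ for $s\ge1$, the set $A_1$ begins $0,1,2,4,6,12,60,120,\dots$, and $Qx\,(y\mid x)$ holds exactly for $y\ge1$. In words: a generic $x$ is divisible by every nonzero element of the model.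

## One floor: a conservative extension with a shift

**Lemma 8.** Every countable $\mathfrak M=(M,S)\models\mathrm{PA}(S)$ has a countable elementary extension $\mathfrak M^*=(M^*,S^*)$ such that

(a) $M^*\ne M$ and $M^*$ is an end extension of $M$;

(b) if $D\subseteq M^*$ is definable in $\mathfrak M^*$ with parameters, then $D\cap M$ is definable in $\mathfrak M$ with parameters;

(c) every $f\in\mathrm{Aut}(\mathfrak M)$ extends to $f^*\in\mathrm{Aut}(\mathfrak M^*)$ with $(f^*)^r(x)\ne x$ for all $x\in M^*\setminus M$, $r\ne0$.

*Proof.* **The theory of the new elements.** Take new constants $a_i$ $(i\in\mathbb Z)$. For $i_1<\dots<i_l$ and $m\in M$, put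
$$\varphi(a_{i_1},\dots,a_{i_l},m)\in\Gamma\iff\mathfrak M\models Qx_1\cdots Qx_l\,\varphi(x_1,\dots,x_l,m).$$
A constant that does not really occur may be added to the list without changing the condition. Indeed, if $x_j$ is not free in $\varphi$, it is not free in $Qx_{j+1}\cdots Qx_l\,\varphi$. So $Qx_j$ may be dropped there by the last law of Lemma 7, and monotonicity carries the equivalence through the outer quantifiers. Hence $\Gamma$ is well defined, and finitely many sentences may be written over a common list of constants.

**$\Gamma$ is complete and consistent.** Pushing negations and conjunctions through the $Q$'s, we see that $\Gamma$ contains exactly one of each sentence and its negation, and is closed under conjunction. With $l=0$, it contains the elementary diagram of $\mathfrak M$. By monotonicity and $Qx\,\varphi\to\exists x\,\varphi$, each member $\varphi(a_{\vec\imath},m)$ satisfies $\mathfrak M\models\exists\vec x\,\varphi(\vec x,m)$. So every finite subset of $\Gamma$ is satisfiable in $\mathfrak M$, and $\Gamma$ is consistent.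

**The model.** Let $\mathfrak M^*$ be the definable closure of $M\cup\{a_i:i\in\mathbb Z\}$ in a model of $\Gamma$. Since $\mathrm{PA}(S)$ has definable Skolem functions (least witnesses), this is an elementary substructure. So $\mathfrak M\prec\mathfrak M^*\models\Gamma$, and every element of $M^*$ is $t(m,a_{i_1},\dots,a_{i_l})$ with $t$ a $\emptyset$-definable function, $m\in M$, $i_1<\dots<i_l$. It is countable.

**Proof of (b).** If $D$ is defined by $\psi(x,t(m,a_{\vec\imath}))$, then for $x\in M$ the sentence $\psi(x,t(m,a_{\vec\imath}))$ is true in $\mathfrak M^*$ iff it is in $\Gamma$. So $D\cap M=\{x\in M:\mathfrak M\models Q\vec x\,\psi(x,t(m,\vec x))\}$, where $Q\vec x$ stands for $Qx_1\cdots Qx_l$.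

**Proof of (a).** $a_i>m$ for all $m\in M$, since $Qx(x>m)$ holds; so $M^*\ne M$. Suppose $u\in M^*\setminus M$ and $u<m\in M$. By (b) the set $\{x\in M:x<u\}$ is definable in $\mathfrak M$. It contains $0$, is closed under successor (if $x<u$ then $x+1\le u$, and $x+1\ne u$ as $u\notin M$), and omits $m$. This contradicts induction in $\mathfrak M$.

**Proof of (c): the shift.** Let
$$f^*(t(m,a_{i_1},\dots,a_{i_l}))=t(f(m),a_{i_1+1},\dots,a_{i_l+1}).$$
Since $f\in\mathrm{Aut}(\mathfrak M)$, $\mathfrak M\models Q\vec x\,\varphi(\vec x,m)$ iff $\mathfrak M\models Q\vec x\,\varphi(\vec x,f(m))$. So $\Gamma$ is invariant under $m\mapsto f(m)$, $a_i\mapsto a_{i+1}$. Applied to sentences expressing equality of two terms this shows that $f^*$ is well defined, and applied to all sentences it shows that $f^*$ is elementary. The same recipe with $f^{-1}$ and $a_i\mapsto a_{i-1}$ gives its inverse. The case $l=0$ shows $f^*\supseteq f$.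

**Proof of (c): no new periodic points.** Let $(f^*)^r(x)=x$, $x=t(m,a_{\vec\imath})$; we show $x\in M$. We may assume $l\ge1$ and, replacing $r$ by $-r$ if necessary, $r>0$. Choose a multiple $s>0$ of $r$ with $s>i_l-i_1$, and let $m'=f^s(m)$. Then $x=(f^*)^s(x)$ gives
$$t(m,a_{\vec\imath})=t(m',a_{\vec\imath+s}),$$
and all indices in $\vec\imath$ lie below all indices in $\vec\imath+s$. So $\mathfrak M\models Q\vec x\,Q\vec y\;t(m,\vec x)=t(m',\vec y)$. Hence there is a tuple $\vec x$ in $M$ with $\mathfrak M\models Q\vec y\;t(m',\vec y)=v$, where $v=t(m,\vec x)\in M$. By the definition of $\Gamma$, $x=t(m',a_{\vec\imath+s})=v\in M$. ∎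

Taking $S=\emptyset$, we see that every automorphism of $M$ extends to *some* proper elementary end extension. So the negative answer depends on demanding that $N$ be recursively saturated.

## Why one floor does not suffice

Lemma 8 with $f=\mathrm{id}$ already gives an automorphism $\mathrm{id}^*$ that fixes exactly $M$ inside $M^*$. Can we stop there and take $M^*$ with $\mathrm{id}^*$ as our example? There are two natural choices of $S$.

**Trial with $S=\emptyset$.** Then $M^*$ is not recursively saturated. Otherwise, pick $a\in M^*\setminus M$ and realize $\{\forall x\le a(\langle n,x\rangle\in v\leftrightarrow\varphi_n(x)):n\in\omega\}$ by some $d\in M^*$. The set $\{x\in M:x\in d\}$ is correct, and by (b) it is definable in $M$ with parameters. This contradicts Lemma 1. So $M^*$ is not even a model of the kind the question is about.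

**Trial with a jump hierarchy.** Take $S,k$ from Lemma 4, so $k$ is nonstandard and $(M,S)\models\mathrm{PA}(S)+H(S,k)$. Now $(M^*,S^*)\models H(S^*,k)$, so $M^*$ is recursively saturated by Lemma 5. But $\mathrm{id}^*$ is an automorphism of $(M^*,S^*)$, so it preserves the class $S^*$, and $S^*$ is not definable in $M^*$. Indeed, by Lemma 3 there is a recursive map $n\mapsto(e_n,q_n)$ with $\varphi_n(x)\leftrightarrow\langle e_n,x\rangle\in S^*[q_n]$. If $\varepsilon$ represents it, then
$$\{\langle n,x\rangle:\exists e,q\,(\varepsilon(n,e,q)\wedge q\le k\wedge\langle e,x\rangle\in S^*[q])\}$$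
is correct and is definable from $S^*$, so Lemma 1 forbids that $S^*$ be definable. Worse, $\mathrm{id}^*$ *does* extend: apply Lemma 8 once more, to $(M^*,S^*)$. The new model is again recursively saturated by Lemma 5. The same argument proves the following, which is part (A) of Theorem 3 below: if $f(S)=S$ for some $S$ with $(M,S)\models\mathrm{PA}(S)+H(S,k)$, $k$ nonstandard, then $f$ extends to a countable recursively saturated proper elementary end extension.

So the hierarchy is needed for saturation, and the hierarchy itself, being preserved, destroys the example. The way out is that Lemma 5 only asks for *some* nonstandard length on each floor, and there is no least nonstandard length. We may therefore shorten the hierarchy before each new floor. An invariant class $X$ must then be definable on floor $n$ from a hierarchy of length $k_{n+1}$, for every $n$. If the defining parameters can be pulled down to $M_0$, the trace $X\cap M_0$ is computed from $S_0$ below *every* nonstandard row, up to the finitely many extra rows of Lemma 6, and a least-number argument brings it down to a standard row, hence to $L_{PA}$-definability.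

## The tower and its invariant classes

*Proof of Theorem 1.* **Construction.** Let $M_0=M$. By Lemma 4 fix $S_0$ and a nonstandard $k_0$ with $(M_0,S_0)\models\mathrm{PA}(S)+H(S_0,k_0)$. As $M_0$ is countable and has no least nonstandard element, choose nonstandard $k_0>k_1>k_2>\cdots$ coinitial in the nonstandard elements of $M_0$. Let $f_0=\mathrm{id}$. Given a countable $(M_n,S_n)\models\mathrm{PA}(S)+H(S_n,k_n)$ and $f_n\in\mathrm{Aut}(M_n,S_n)$ fixing $M_0$ pointwise, put, by Lemma 8,
$$\mathfrak M_n=(M_n,S_n{\restriction}k_{n+1}),\qquad(M_{n+1},S_{n+1})=\mathfrak M_n^*,\qquad f_{n+1}=f_n^*.$$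
This is legitimate. Since $f_n(k_{n+1})=k_{n+1}$, $f_n\in\mathrm{Aut}(\mathfrak M_n)$. The set $S_n{\restriction}k_{n+1}$ is definable in $(M_n,S_n)$, and $H(S_n,k_n)$ with $k_{n+1}<k_n$ gives $\mathfrak M_n\models\mathrm{PA}(S)+H(S,k_{n+1})$. Hence its elementary extension satisfies $(M_{n+1},S_{n+1})\models\mathrm{PA}(S)+H(S_{n+1},k_{n+1})$. Let $M_\omega=\bigcup_nM_n$ and $f=\bigcup_nf_n\in\mathrm{Aut}(M_\omega)$.

**$M_\omega$ is isomorphic to $M$.** Each $M_n\prec_{end}M_{n+1}$, so $M_n\prec_{end}M_\omega$. Each $M_n$ is recursively saturated by Lemma 5. A recursive type over a parameter in $M_n$ that is finitely satisfiable in $M_\omega$ is finitely satisfiable in $M_n$, so it is realized in $M_n$ and hence in $M_\omega$. Thus $M_\omega$ is countable and recursively saturated, and $M_\omega\equiv M_0$. Also $\mathrm{SSy}(M_\omega)=\mathrm{SSy}(M_0)$. One inclusion is clear, and for $s\in M_\omega$ and nonstandard $c\in M_0$ the code of $\{x\le c:x\in s\}$ is less than $2^{c+1}$, so it lies in $M_0$ and codes the same subset of $\omega$. So $M_\omega\cong M_0=M$. It suffices to prove the theorem for $M_\omega$, with $J=M_0\cong M_\omega$;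 note $J\prec_{end}M_\omega$ and $J\ne M_\omega$.

**Fixed points.** By Lemma 8(c), $f_{n+1}^r$ moves every element of $M_{n+1}\setminus M_n$ when $r\ne0$. So by induction $\mathrm{fix}(f_n^r)=M_0$ for $n\ge1$, and $\mathrm{fix}(f^r)=M_0=J$.

**The ground floor sits elementarily in every shortened floor.** For all $n$:
$$(M_0,S_0{\restriction}k_{n+1})\prec(M_n,S_n{\restriction}k_{n+1})=\mathfrak M_n.\tag{3}$$
For $n=0$ this is equality. If it holds for $n$, then $(M_0,S_0{\restriction}k_{n+1})\prec\mathfrak M_n\prec(M_{n+1},S_{n+1})$. Truncating both ends at $k_{n+2}\in M_0$ is an operation definable from the parameter $k_{n+2}$, so it preserves elementarity and gives $(M_0,S_0{\restriction}k_{n+2})\prec(M_{n+1},S_{n+1}{\restriction}k_{n+2})$. This is (3) for $n+1$.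

**The easy inclusion.** A set definable in $M_\omega$ with parameters from $J=\mathrm{fix}(f^r)$ is a class and is $f^r$-invariant.

For the converse, let $X$ be a class of $M_\omega$ with $f^r(X)=X$, $r\ne0$.

**Step 1: define $X\cap M_n$ in $\mathfrak M_n$, with a parameter from $M_0$.** We claim that for each $n\ge1$ there are an $L_S$-formula $\psi_n$ and $p_n\in M_0$ with $X\cap M_n=\{x\in M_n:\mathfrak M_n\models\psi_n(x,p_n)\}$. Take $b\in M_{n+1}\setminus M_n$. The code $s<2^{b+1}$ of $X\cap[0,b]$ lies in $M_{n+1}$, and $X\cap M_n=\{x\in M_n:x\in s\}$ because $b>M_n$. By Lemma 8(b), applied to $\mathfrak M_n^*=(M_{n+1},S_{n+1})$, this set is defined in $\mathfrak M_n$ by some $\psi_n(x,p)$ with $p\in M_n$. Let $p_n$ be the least $p'\in M_n$ such that $\psi_n(\cdot,p')$ defines the same set in $\mathfrak M_n$; it exists by induction in $\mathfrak M_n$. Now $f_n^r\in\mathrm{Aut}(\mathfrak M_n)$ preserves $X\cap M_n$, so it maps the least such parameter to itself: $f_n^r(p_n)=p_n$. As $\mathrm{fix}(f_n^r)=M_0$, we get $p_n\in M_0$.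

**Step 2: show that $X_0:=X\cap M_0$ is $L_{PA}$-definable in $M_0$ with parameters.** By Step 1 and (3),
$$X_0=\{x\in M_0:(M_0,S_0{\restriction}k_{n+1})\models\psi_n(x,p_n)\}\quad\text{for every }n\ge1.\tag{4}$$
In particular $X_0$ is definable in $(M_0,S_0)$. For $l\le k_0$ let $P(l)$ say
$$\exists l'\le l\;\exists e,w\;\forall x\;\bigl(x\in X_0\leftrightarrow\langle e,\langle x,w\rangle\rangle\in S_0[l']\bigr).$$
This is definable with parameters in $(M_0,S_0)\models\mathrm{PA}(S)$. We claim that $P(l)$ holds for every nonstandard $l\le k_0$. By coinitiality choose $n\ge1$ with $2k_{n+1}\le l$. By (4) and Lemma 6, applied to $(M_0,S_0)$ with $k'=k_{n+1}$, there are standard $e,q$ (depending on $n$) with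
$$X_0=\{x\in M_0:\langle e,\langle x,\langle p_n,k_{n+1}\rangle\rangle\rangle\in S_0[k_{n+1}+q]\},\qquad k_{n+1}+q\le2k_{n+1}\le l\le k_0 .$$
So $P(l)$ holds with $l'=k_{n+1}+q$ and $w=\langle p_n,k_{n+1}\rangle$. Let $l$ be the least element satisfying $P$. It is standard, for otherwise $l-1$ would be nonstandard and satisfy $P$ too. The corresponding $l'\le l$ is standard, so $S_0[l']=\{x:\tau_{l'}(x)\}$ and
$$X_0=\{x\in M_0:M_0\models\tau_{l'}(\langle e,\langle x,w\rangle\rangle)\}\quad\text{with }e,w\in M_0.$$

**Step 3: pass from the trace on $M_0$ to all of $X$.** Let $\theta(x,w_0)$, with $\theta\in L_{PA}$ and $w_0\in M_0$, define $X_0$ in $M_0$. By (4), for $n\ge1$,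
$$(M_0,S_0{\restriction}k_{n+1})\models\forall x\,(\psi_n(x,p_n)\leftrightarrow\theta(x,w_0)).$$
All parameters are in $M_0$, so by (3) the same sentence holds in $\mathfrak M_n$. Hence
$$X\cap M_n=\{x\in M_n:M_n\models\theta(x,w_0)\}=\{x\in M_n:M_\omega\models\theta(x,w_0)\}$$
for all $n\ge1$. So $X$ is defined in $M_\omega$ by $\theta(x,w_0)$ with $w_0\in J$. ∎

This also completes the proof of Theorem 2. Compare the second trial of the previous section: there the invariant set $S^*$ was definable from a hierarchy of the one length $k$. In the tower, Step 2 uses the lengths $k_{n+1}$ for all $n$ at once, and it can do so only because Step 1 has pinned every $p_n$ to $M_0$.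

## Automorphisms that do extend

The negative answer is complete; what follows is not needed for it. It shows how far the role of invariant hierarchies goes, without claiming a characterization of all extendible automorphisms.

> **Theorem 3.** Let $M$ be countable recursively saturated and $f\in\mathrm{Aut}(M)$.
>
> (A) If $f(S)=S$ for some $S$ with $(M,S)\models\mathrm{PA}(S)+H(S,k)$, $k$ nonstandard, then $f$ extends to a countable recursively saturated proper elementary end extension.
>
> (B) If $f$ fixes a nonstandard initial segment pointwise, the following are equivalent: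
>
> (1) $f$ extends to a recursively saturated proper elementary end extension $N$ such that $(M,X)\models\mathrm{PA}(S)$ (with $X$ interpreting $S$) for all $X\in\mathrm{Cod}(N/M)$;
>
> (2) $f$ preserves some $S$ with $(M,S)\models\mathrm{PA}(S)+H(S,k)$, $k$ nonstandard;
>
> (3) $f$ preserves some correct $S$ with $(M,S)\models\mathrm{PA}(S)$.

*Proof.* **(A) and (2)⇒(1).** Apply Lemma 8 to $(M,S)$: $f\in\mathrm{Aut}(M,S)$ extends to $N:=M^*$. Since $(N,S^*)\models\mathrm{PA}(S)+H(S^*,k)$, $N$ is recursively saturated by Lemma 5. By Lemma 8(b) every $X\in\mathrm{Cod}(N/M)$ is definable in $(M,S)$, so $(M,X)\models\mathrm{PA}(S)$.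

**(1)⇒(3).** Lemma 2 gives a correct $f$-invariant $S\in\mathrm{Cod}(N/M)$, and $(M,S)\models\mathrm{PA}(S)$ by (1).

**(3)⇒(2).** Let $f$ fix $[0,e]$ pointwise, $e$ nonstandard. Let $h$ be a recursive, hence $\emptyset$-definable, function with $\varphi_{h(n)}=\tau_n$, and put $R=\{\langle n,x\rangle:\langle h(n),x\rangle\in S\}$. Since $R$ is $\emptyset$-definable from $S$, $f(R)=R$ and $(M,R)\models\mathrm{PA}(S)$. By correctness $R[n]=\{x:\tau_n(x)\}$ for standard $n$, so $H(R{\restriction}l,l)$ holds for all standard $l$. By overspill it holds for some nonstandard $l\le e$. As $f(l)=l$, $f$ preserves $R{\restriction}l$. ∎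

> **Theorem 4.** Let $M$ be countable recursively saturated and let $f\in\mathrm{Aut}(M)$ be such that $\mathrm{fix}(f)$ is cofinal in $M$ and contains nonstandard elements below every nonstandard element of $M$. Then $f$ extends to a countable recursively saturated proper elementary end extension of $M$.

If $f$ fixes a nonstandard initial segment pointwise, the second hypothesis holds automatically. So a counterexample of that kind must have a bounded set of fixed points, as in Theorem 1.

*Proof.* Let $K=\mathrm{fix}(f)$. It is closed under $\emptyset$-definable functions, so $K\prec M$. Write $[u]_i$ for the $i$-th term of the sequence coded by $u$.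

**Step 1: $K$ is recursively saturated.** Let $\{\psi_i(x,a)\}$ be a recursive type finitely satisfiable in $K$, $a\in K$. Let $t_i(a)$ be the least $x$ satisfying $\psi_0,\dots,\psi_i$. By recursive saturation of $M$ take $u\in M$ with $[u]_i=t_i(a)$ for all standard $i$. As $f(a)=a$, also $[f(u)]_i=t_i(a)$ for standard $i$. By overspill there is a nonstandard $k$ with $[u]_i=[f(u)]_i$ for all $i\le k$. The recursive type
$$\{x>n\}_{n}\cup\{\forall i\,(j\le i\le x\to\psi_j([u]_i,a))\}_{j}$$
is finitely satisfiable, by standard $x$; let $k'\in M$ realize it. Pick a nonstandard $c\in K$ with $c\le\min(k,k')$. Then $f([u]_c)=[f(u)]_{f(c)}=[f(u)]_c=[u]_c$, so $[u]_c\in K$. For each standard $j$ we have $j\le c\le k'$, so $\psi_j([u]_c,a)$ holds in $M$, hence in $K$. So $[u]_c$ realizes the type.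

**Step 2: spread a hierarchy from $K$ to $M$.** By Lemma 4 choose $S_K$ and a nonstandard $k\in K$ with $(K,S_K)\models\mathrm{PA}(S)+H(S_K,k)$. For an $L_S$-formula $\psi(x)$, its free variables coded as the single $x$, and $b\in K$, let $s_b^\psi\in K$ code $\{x<b:(K,S_K)\models\psi(x)\}$. Write $s_b$ when $\psi$ is $S(x)$. Let
$$S=\{x\in M:x\in s_b\text{ for some (equivalently all) }b\in K,\ b>x\}.$$
Such $b$ exist by cofinality. "Some" and "all" agree because for $b\le b'$ in $K$ the statement $\forall x<b\,(x\in s_b\leftrightarrow x\in s_{b'})$ transfers from $K$ to $M$.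

**Step 3: $(K,S_K)\prec(M,S)$.** We claim that for all $\psi$, $b\in K$ and $x<b$ in $M$:
$$(M,S)\models\psi(x)\iff x\in s_b^\psi.\tag{5}$$
We use induction on $\psi$; unnesting terms, we may assume that $S$ is applied only to variables.

* For an $L_{PA}$-formula $\psi$, transfer $\forall x<b\,(x\in s_b^\psi\leftrightarrow\psi(x))$ from $K$ to $M$.
* For $S$ applied to a component $x_j\le x$ of $x$, transfer $\forall x<b\,(x\in s_b^\psi\leftrightarrow x_j\in s_b)$.
* For Boolean steps, transfer the corresponding relations, such as $\forall x<b\,(x\in s_b^{\neg\psi}\leftrightarrow x\notin s_b^\psi)$.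
* For $\exists y\,\psi(\langle x,y\rangle)$: for $b''\in K$ let $B''\in K$ exceed all $\langle x,y\rangle$ with $x<b$, $y<b''$, and let $B'$ be chosen likewise for $b'$. By collection in $(K,S_K)$ there is $b'\in K$ with
$$K\models\forall x<b\,\bigl(x\in s_b^{\exists y\psi}\to\exists y<b'\ \langle x,y\rangle\in s_{B'}^\psi\bigr),$$
and for all $b''\in K$
$$K\models\forall x<b\,\forall y<b''\,\bigl(\langle x,y\rangle\in s_{B''}^\psi\to x\in s_b^{\exists y\psi}\bigr).$$
Both are $L_{PA}$-statements and transfer to $M$. If $x\in s_b^{\exists y\psi}$, the first gives $y$ with $\langle x,y\rangle\in s^\psi_{B'}$, so $(M,S)\models\psi(\langle x,y\rangle)$ by the induction hypothesis. Conversely, if $(M,S)\models\psi(\langle x,y\rangle)$, take $b''\in K$ above $y$ by cofinality. Then $\langle x,y\rangle\in s_{B''}^\psi$ by the induction hypothesis, and the second gives $x\in s_b^{\exists y\psi}$.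

For $x\in K$, (5) says that $\psi(x)$ has the same truth value in $(K,S_K)$ and in $(M,S)$. So $(K,S_K)\prec(M,S)$, and $(M,S)\models\mathrm{PA}(S)+H(S,k)$ with $k$ nonstandard.

**Step 4: $S$ is invariant.** Every $b\in K$ and every $s_b\in K$ is fixed by $f$. So for $x<b$ we have $f(x)<b$, and $x\in s_b\Leftrightarrow f(x)\in s_b$. Hence $f(S)=S$, and Theorem 3(A) applies. ∎
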